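# From $\mathit{MIN}(\ell_2^n)$ to $\mathit{MAX}(\ell_2^n)$: the completely bounded norm of the identity

## 1. The theorem, and the conjecture it settles

All scalars are complex, and $\ell_2^n$ is $n$-dimensional complex Hilbert space. For $n\ge 2$ write
$$\alpha_n:=\|\mathrm{id}:\mathit{MIN}(\ell_2^n)\to\mathit{MAX}(\ell_2^n)\|_{\rm cb}.$$

**Theorem 1.** For every $n\ge2$,
$$\sqrt{\Big\lfloor\tfrac{n+1}{2}\Big\rfloor\Big\lfloor\tfrac{n+2}{2}\Big\rfloor}\ \le\ \alpha_n\ \le\ \frac{n+1}{2}.$$
Consequently: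

1. If $n$ is odd, then $\alpha_n=\frac{n+1}{2}$ exactly.
2. $\alpha_2=\sqrt2=\frac{2}{\sqrt2}$.
3. $\alpha_n\le\frac{n+1}{2}<\frac{n}{\sqrt2}$ for every $n\ge3$.
4. If $n$ is even, then $\frac{\sqrt{n(n+2)}}{2}\le\alpha_n<\frac{n+1}{2}$, with strict upper inequality. The two bounds differ by $\frac{1}{2(n+1+\sqrt{n(n+2)})}<\frac1{4n}$.

The background is a statement on the page "The Morphisms" (https://www.math.uni-sb.de/ag/wittstock/OperatorSpace/node39.html). It records the bounds $\frac n2\le\alpha_n\le\frac n{\sqrt2}$, due to Paulsen, and Paulsen's conjecture that the upper bound is sharp: $\alpha_n=n/\sqrt2$ for every $n\ge2$. Items 2 and 3 say that this equality holds for $n=2$ and fails for every $n\ge3$. So the conjecture is false. For even $n\ge4$ the theorem leaves a short interval, and these notes do not determine $\alpha_n$ there.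

In words, $\alpha_n$ measures how far apart two norms can be. Take a matrix whose entries are vectors of $\ell_2^n$. There is a smallest and a largest reasonable way to give it a norm once the norm of $\ell_2^n$ is fixed, and $\alpha_n$ is the worst ratio over all matrix sizes. We now make this precise.

## 2. The two extreme matrix norms on $\ell_2^n$

Let $M_k$ be the $k\times k$ complex matrices with the operator norm on $\ell_2^k$, and let $E$ be a Banach space.

**Definition (MIN and MAX).** For $(x_{ij})\in M_k(E)$,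
$$\|(x_{ij})\|_{M_k(\mathit{MIN}(E))}=\sup\{\|(f(x_{ij}))\|_{M_k}: f\in E^*,\ \|f\|\le1\},$$
$$\|(x_{ij})\|_{M_k(\mathit{MAX}(E))}=\sup\{\|(\varphi(x_{ij}))\|_{M_k(B(H))}: H\text{ Hilbert},\ \varphi:E\to B(H)\text{ linear},\ \|\varphi\|\le1\},$$
where $M_k(B(H))$ carries the norm of $B(H^k)$.

**Definition (cb norm).** For a linear map $T$ between operator spaces, $\|T\|_{\rm cb}=\sup_k\|\mathrm{id}_{M_k}\otimes T\|$, where the $k$-th term is the norm of $(x_{ij})\mapsto(Tx_{ij})$ between the $k$-th matrix levels.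

For $E=\ell_2^n$, an element of $M_k(\ell_2^n)$ is $\sum_i x_i\otimes e_i$ with $x_1,\dots,x_n\in M_k$. A functional of norm at most $1$ is given by $f(e_i)=c_i$ with $|c|\le1$. So the $\mathit{MIN}$ norm is $\sup_{|c|\le1}\|\sum_i c_ix_i\|$. A linear map $\varphi:\ell_2^n\to B(H)$ is given by $b_i=\varphi(e_i)$ and has norm $\sup_{|c|\le1}\|\sum_ic_ib_i\|$. So the $\mathit{MAX}$ norm is the supremum of $\|\sum_i x_i\otimes b_i\|$ over tuples $b$ with $\|\sum_i c_ib_i\|\le1$ for all $|c|\le1$.

*Example: a row.* Let $e_{ij}$ be the matrix units of $M_n$ and take $x_i=e_{1i}$. Then $\sum_ic_ix_i$ is a matrix with first row $c$ and zeros elsewhere, so the $\mathit{MIN}$ norm is $1$. For the $\mathit{MAX}$ norm, $\|\sum_i e_{1i}\otimes b_i\|$ is the norm of the operator row $(b_1,\dots,b_n)$, which is $\|\sum_ib_ib_i^*\|^{1/2}\le\sqrt n$. The choice $b_i=e_{1i}$ gives $\sum_ib_ib_i^*=n\,e_{11}$, so the $\mathit{MAX}$ norm is exactly $\sqrt n$. Hence $\alpha_n\ge\sqrt n$. For $n=2$ this is already $\sqrt2=2/\sqrt2$.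

Both norms involve the same condition on a tuple, so we name it.

**Definition (admissible tuple).** A tuple $a=(a_1,\dots,a_n)$ of operators on a finite-dimensional Hilbert space is *admissible* if $\|a(c)\|\le1$ for all unit $c\in\mathbb C^n$, where $a(c):=\sum_ic_ia_i$.

Taking $c=e_i$ shows $\|a_i\|\le1$, but admissibility is stronger. The tuple $(1,\dots,1)$ consists of contractions, yet $c=(1,\dots,1)/\sqrt n$ gives $\|a(c)\|=\sqrt n$. Rows $a_i=e_{1i}$ and columns $a_i=e_{i1}$ are admissible.

**Proposition 2.**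
$$\alpha_n=\sup\Big\{\Big\|\sum_ix_i\otimes b_i\Big\|:\ x,b\text{ admissible}\Big\}.\tag{1}$$

*Proof.* By the description of the two norms, $\alpha_n$ is the supremum of $\|\sum_ix_i\otimes b_i\|$ over admissible $x$ in some $M_k$ and over contractive tuples $b$ on a possibly infinite-dimensional $H$. We only have to cut $H$ down. Let $P$ be a finite-rank projection on $H$. Then $(Pb_iP)_i$ is again contractive, because $\sum_ic_iPb_iP=P\big(\sum_ic_ib_i\big)P$. Put $S=\sum_ix_i\otimes b_i$ on $\mathbb C^k\otimes H$. Any two vectors of $\mathbb C^k\otimes H$ lie in $\mathbb C^k\otimes PH$ for some finite-rank $P$. So $\|S\|$ is the supremum of $\|(1\otimes P)S(1\otimes P)\|$ over such $P$, and $(1\otimes P)S(1\otimes P)=\sum_ix_i\otimes Pb_iP$. $\square$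

For one variable the problem is trivial: $\|x\otimes b\|=\|x\|\|b\|\le1$, so the constant is $1$. From $n=2$ on, two unrelated tuples compete in (1). The next step removes one of them.

## 3. One tuple instead of two: the map $\Phi(\zeta)=\sum_ia_i\zeta a_i^*$

Write $\bar a$ and $a^t$ for the entrywise conjugate and the transpose in a fixed orthonormal basis. If $a$ is admissible, so are $\bar a=(\overline{a_i})$ and $a^t=(a_i^t)$: indeed $\sum_ic_i\overline{a_i}=\overline{a(\bar c)}$ and $\sum_ic_ia_i^t=a(c)^t$, and conjugation and transposition preserve the norm. On matrices put $\langle\zeta,\eta\rangle=\operatorname{Tr}(\zeta\eta^*)$ and $\|\zeta\|_2=\langle\zeta,\zeta\rangle^{1/2}$, the Hilbert–Schmidt norm.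

**Lemma 3.** $\alpha_n=\sup\{\|\sum_ia_i\otimes\overline{a_i}\|:a\text{ admissible}\}$. Moreover, for admissible $a$ on $H$ put $\Phi(\zeta)=\sum_ia_i\zeta a_i^*$, acting on the Hilbert–Schmidt space over $H$. Then $\|\sum_ia_i\otimes\overline{a_i}\|=\|\Phi\|$, and there is $X\ge0$ with $\operatorname{Tr}X^2=1$ and $\|\Phi(X)\|_2=\|\Phi\|$.

*Proof.*

**Step 1: turn tensors into two-sided multiplication.** Identify $\mathbb C^k\otimes\mathbb C^l$ with $M_{k,l}$ by $u\otimes v\mapsto uv^t$. The norm becomes $\|\cdot\|_2$, and since $(xu)(bv)^t=x(uv^t)b^t$, the operator $x\otimes b$ becomes $\zeta\mapsto x\zeta b^t$. In particular $a\otimes\bar a$ becomes $\zeta\mapsto a\zeta\bar a^t=a\zeta a^*$, so $\sum_ia_i\otimes\overline{a_i}$ becomes $\Phi$ and the norms agree.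

**Step 2: split a vector into two positive halves.** Let $x,b$ be admissible and $\|\zeta\|_2=\|\eta\|_2=1$. A singular value decomposition $\zeta=\sum_js_jf_jg_j^*$ gives $|\zeta|=\sum_js_jg_jg_j^*$, $|\zeta^*|=\sum_js_jf_jf_j^*$ and the partial isometry $u=\sum_jf_jg_j^*$ (sums over $s_j>0$). Hence
$$\zeta=|\zeta^*|^{1/2}\,u\,|\zeta|^{1/2},\qquad \eta=|\eta^*|^{1/2}\,w\,|\eta|^{1/2},$$
with $w$ obtained from $\eta$ in the same way. Note $\||\zeta|\|_2=\||\zeta^*|\|_2=1$, and likewise for $\eta$.

**Step 3: separate $x$ from $b$ by Cauchy–Schwarz.** Substitute and use cyclicity of the trace: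
$$\sum_i\operatorname{Tr}(x_i\zeta b_i^t\eta^*)=\sum_i\operatorname{Tr}\big(A_i\,u\,B_i\,w^*\big),\qquad A_i=|\eta^*|^{1/2}x_i|\zeta^*|^{1/2},\quad B_i=|\zeta|^{1/2}b_i^t|\eta|^{1/2}.$$
Since $\|uB_iw^*\|_2\le\|B_i\|_2$, the modulus is at most $(\sum_i\|A_i\|_2^2)^{1/2}(\sum_i\|B_i\|_2^2)^{1/2}$. That is,
$$\Big|\sum_i\operatorname{Tr}(x_i\zeta b_i^t\eta^*)\Big|\le\Big(\sum_i\operatorname{Tr}(x_i|\zeta^*|x_i^*|\eta^*|)\Big)^{1/2}\Big(\sum_i\operatorname{Tr}(b_i^t|\eta|(b_i^t)^*|\zeta|)\Big)^{1/2}.\tag{2}$$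
By Step 1 the first bracket is a matrix coefficient of $\sum_ix_i\otimes\overline{x_i}$ at the unit vectors $|\zeta^*|,|\eta^*|$. The second is one of $\sum_ib_i^t\otimes\overline{b_i^t}=(\sum_ib_i\otimes\overline{b_i})^t$, whose norm is $\|\sum_ib_i\otimes\overline{b_i}\|$. Taking the supremum over $\zeta,\eta$,
$$\Big\|\sum_ix_i\otimes b_i\Big\|\le\Big\|\sum_ix_i\otimes\overline{x_i}\Big\|^{1/2}\Big\|\sum_ib_i\otimes\overline{b_i}\Big\|^{1/2}.$$
With (1) this gives "$\le$" in the first claim. For "$\ge$", use the admissible pair $x=a$, $b=\bar a$ in (1).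

**Step 4: a positive maximizer.** Take $x=a$, $b=\bar a$, so $b_i^t=a_i^*$. The second bracket in (2) is $\sum_i\operatorname{Tr}(a_i^*|\eta|a_i|\zeta|)=\langle\Phi|\zeta|,|\eta|\rangle$, and (2) reads
$$|\langle\Phi\zeta,\eta\rangle|\le\langle\Phi|\zeta^*|,|\eta^*|\rangle^{1/2}\,\langle\Phi|\zeta|,|\eta|\rangle^{1/2}.$$
In finite dimensions there are unit $\zeta,\eta$ with $|\langle\Phi\zeta,\eta\rangle|=\|\Phi\|$. Then one of the two inner products on the right is at least $\|\Phi\|$. Since $|\eta^*|$ and $|\eta|$ are unit vectors, $X=|\zeta^*|$ or $X=|\zeta|$ satisfies $\|\Phi(X)\|_2\ge\|\Phi\|$, hence equality. $\square$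

So the task is this: over all admissible $a$ and all $X\ge0$ with $\operatorname{Tr}X^2=1$, how large can $\|\sum_ia_iXa_i^*\|_2$ be?

## 4. Rows, the cross product, and exterior multiplication: the lower bound

*Rows.* With $a_i=e_{1i}$ we get $\Phi(\zeta)=\sum_ie_{1i}\zeta e_{i1}=\operatorname{Tr}(\zeta)\,e_{11}$, of norm $\sqrt n$, attained at $X=1/\sqrt n$. This is $\sqrt2$ for $n=2$ but only $\sqrt3$ for $n=3$.

*The cross product, $n=3$.* Let $a(c)v=c\times v$ on $\mathbb C^3$, bilinear in $c$ and $v$. Lagrange's identity $|c\times v|^2=|c|^2|v|^2-|\sum_ic_i\bar v_i|^2$ shows that $a$ is admissible. The matrix $a_i$ is real and antisymmetric, kills $e_i$, and acts as a rotation by $90^\circ$ on the span of the other two basis vectors. So $a_ia_i^*=1-e_{ii}$ and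
$$\Phi(1)=\sum_{i=1}^3a_ia_i^*=2\cdot1 .$$
Hence $\alpha_3\ge2$, to be compared with $\sqrt3\approx1.73$ from rows and with $3/\sqrt2\approx2.12$ from the conjecture.

Both examples come from one family. Up to signs and labels of basis vectors, the cross product is $c\wedge v$, a map $\bigwedge^1\mathbb C^3\to\bigwedge^2\mathbb C^3$.

**Proposition 4.** $\alpha_n\ge\sqrt{(k+1)(n-k)}$ for $0\le k\le n-1$. In particular $\alpha_n\ge\sqrt{\lfloor\frac{n+1}2\rfloor\lfloor\frac{n+2}2\rfloor}$.

*Proof.* Let $a_i$ be left exterior multiplication by $e_i$ on $\Lambda=\bigwedge\mathbb C^n$, so $a(c)\xi=c\wedge\xi$.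

**Step 1: $a$ is admissible.** Let $c$ be a unit vector and complete it to an orthonormal basis $f_1=c,f_2,\dots,f_n$. The products $f_S$ of the $f_s$, $s\in S$, in increasing order, form an orthonormal basis of $\Lambda$ as $S$ runs over subsets of $\{1,\dots,n\}$. We have $a(c)f_S=f_{S\cup\{1\}}$ if $1\notin S$, and $a(c)f_S=0$ otherwise. Hence $a(c)^*a(c)$ is the projection onto the span of the $f_S$ with $1\notin S$, and $a(c)a(c)^*$ is the projection onto the span of those with $1\in S$. So
$$a(c)^*a(c)+a(c)a(c)^*=1,$$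
and $\|a(c)\|\le1$.

**Step 2: compute $\Phi$ on a degree projection.** Let $P_k$ project onto $\bigwedge^k\mathbb C^n$. By the same computation with $c=e_i$ (place $e_i$ first in the wedge; this changes only signs of basis vectors), $a_ia_i^*$ is the projection onto the span of the $e_S$ with $i\in S$. Thus $\sum_ia_ia_i^*$ multiplies $e_S$ by $|S|$. Since $a_iP_k=P_{k+1}a_i$,
$$\Phi(P_k)=\sum_ia_iP_ka_i^*=P_{k+1}\sum_ia_ia_i^*=(k+1)P_{k+1}.$$

**Step 3: compare norms.** As $\|P_k\|_2^2=\binom nk$,
$$\alpha_n\ge\frac{\|\Phi(P_k)\|_2}{\|P_k\|_2}=(k+1)\sqrt{\binom n{k+1}\Big/\binom nk}=(k+1)\sqrt{\frac{n-k}{k+1}}=\sqrt{(k+1)(n-k)}.$$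
Take $k=\lfloor n/2\rfloor$. For $n=2m$ this gives $\sqrt{(m+1)m}$, and for $n=2m-1$ (so $k=m-1$) it gives $m$. These are the values of the floor formula. $\square$

For later use: $a_i^*a_i$ is the projection onto the span of the $e_S$ with $i\notin S$, so $\sum_ia_i^*a_i$ equals $n-k$ on $\bigwedge^k\mathbb C^n$.

## 5. Row sums times column sums, and why this returns $n$

The value $\sqrt{(k+1)(n-k)}$ has a suggestive form: $k+1$ is the value of $\sum_ia_ia_i^*$ on $\bigwedge^{k+1}\mathbb C^n$, and $n-k$ is the value of $\sum_ia_i^*a_i$ on $\bigwedge^k\mathbb C^n$. This invites the operator Cauchy–Schwarz inequality. Write $\sum_ia_i\otimes\overline{a_i}$ as the row $(a_i\otimes1)_i$ times the column $(1\otimes\overline{a_i})_i$. Then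
$$\Big\|\sum_ia_i\otimes\overline{a_i}\Big\|\le\Big\|\sum_ia_ia_i^*\Big\|^{1/2}\Big\|\sum_ia_i^*a_i\Big\|^{1/2}\le\sqrt n\cdot\sqrt n=n.\tag{3}$$
To improve on $n$ one would want the two norms in the middle of (3) not to be large together, for instance to have sum at most $n+1$. That is false. Take the direct sum of a row and a column, $a_i=e_{1i}\oplus e_{i1}$. It is admissible, and
$$\sum_ia_ia_i^*=n\,e_{11}\oplus1,\qquad\sum_ia_i^*a_i=1\oplus n\,e_{11},$$
so the middle term of (3) is $n$. The true value is much smaller. The operator $\sum_ia_i\otimes\overline{a_i}$ is the direct sum of the four blocks $\sum e_{1i}\otimes e_{1i}$, $\sum e_{i1}\otimes e_{i1}$, $\sum e_{1i}\otimes e_{i1}$ and $\sum e_{i1}\otimes e_{1i}$. The first is the row example, of norm $\sqrt n$, and the second is its adjoint. The last two are partial isometries, since for instance the third sends $e_j\otimes e_k$ to $\delta_{k1}\,e_1\otimes e_j$. So $\|\sum_ia_i\otimes\overline{a_i}\|=\sqrt n$.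

The failure is precise. The two operator norms in (3) are attained in different summands of the space, and no single $X$ sees both. So $\sum_ia_i^*a_i$ should be measured not in operator norm but on the maximizer itself, through the number $\gamma=\operatorname{Tr}\big(\sum_ia_i^*a_i\,X^2\big)$.

We also need to know where admissibility enters. Testing it only at the coordinate vectors $e_i$ cannot suffice: the tuple $(1,\dots,1)$ passes that test and has $\|\Phi\|=n$. We shall use all unit $c$ at once, by averaging. The average of $a(c)^*a(c)$ itself is $\frac1n\sum_ia_i^*a_i$, which has lost the products $a_i^*a_j$ with $i\ne j$. The quantity $\|\Phi(X)\|_2^2$ contains these products in pairs, so one must average an expression that is quadratic in $a(c)^*a(c)$.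

## 6. A fourth-moment average: $\alpha_n\le\frac{n+1}2$

Let $a$ be admissible with $X$ as in Lemma 3. Put
$$R_{ij}=a_i^*a_j,\qquad C=\sum_iR_{ii},\qquad p(c)=a(c)^*a(c)=\sum_{i,j}\bar c_ic_jR_{ij},$$
so that $0\le p(c)\le1$ for $|c|=1$, and
$$\gamma=\operatorname{Tr}(CX^2),\qquad N=\operatorname{Tr}(CXCX),\qquad M=\|\Phi(X)\|_2^2.$$
We must show $M\le\big(\frac{n+1}2\big)^2$.

**Step 1: express $M$ through the $R_{ij}$.** Expanding the square and using cyclicity,
$$M=\sum_{i,j}\operatorname{Tr}(a_iXa_i^*\,a_jXa_j^*)=\sum_{i,j}\operatorname{Tr}(a_j^*a_i\,X\,a_i^*a_j\,X)=\sum_{i,j}\operatorname{Tr}(R_{ij}XR_{ji}X),$$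
after renaming the indices in the last step.

**Step 2: the moments of the sphere.** Let $\mathbb E$ be the average over the unit sphere of $\mathbb C^n$. Then
$$\mathbb E\,\bar c_ic_j=\frac{\delta_{ij}}n,\qquad\mathbb E\,\bar c_ic_j\bar c_kc_l=\frac{\delta_{ij}\delta_{kl}+\delta_{il}\delta_{jk}}{n(n+1)}.$$
For the first: multiplying one coordinate of $c$ by a phase preserves $\mathbb E$, so the average vanishes for $i\neq j$. By symmetry $\mathbb E|c_i|^2$ does not depend on $i$, and these $n$ numbers add up to $1$. For the second: the phase argument shows that the average vanishes unless $\{i,k\}=\{j,l\}$ as multisets. What remains is $\mathbb E|c_i|^4$ and $\mathbb E|c_i|^2|c_j|^2$ with $i\ne j$. Let $z$ be a vector of $n$ independent standard complex Gaussians ($\mathbb E|z_i|^2=1$, $\mathbb E|z_i|^4=2$). Then $z=|z|c$ with $c$ uniform on the sphere and independent of $|z|$, and $\mathbb E|z|^4=2n+n(n-1)=n(n+1)$. Hence $\mathbb E|c_i|^4=\frac2{n(n+1)}$ and $\mathbb E|c_i|^2|c_j|^2=\frac1{n(n+1)}$, which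 is what the formula says.

**Step 3: average the quadratic expression.** From Step 2, $\mathbb E\,p(c)=C/n$. In $\operatorname{Tr}(p(c)Xp(c)X)=\sum\bar c_ic_j\bar c_kc_l\operatorname{Tr}(R_{ij}XR_{kl}X)$ the term $\delta_{ij}\delta_{kl}$ produces $\sum_{i,k}\operatorname{Tr}(R_{ii}XR_{kk}X)=N$, and the term $\delta_{il}\delta_{jk}$ produces $\sum_{i,j}\operatorname{Tr}(R_{ij}XR_{ji}X)=M$. So
$$\mathbb E\operatorname{Tr}(p(c)Xp(c)X)=\frac{N+M}{n(n+1)}.\tag{4}$$

**Step 4: use admissibility.** If we only bound the left side of (4) by $\operatorname{Tr}X^2=1$, we get $N+M\le n(n+1)$, and with $N\ge 0$ this is weaker than $M\le n^2$ from (3). The better comparison is of $p$ with itself. Since $p(c)\ge0$ and $X(1-p(c))X\ge0$, and the trace of a product of two positive operators is nonnegative, $\operatorname{Tr}\big(p(c)X(1-p(c))X\big)\ge0$. The average of $\operatorname{Tr}(p(c)X^2)$ is $\gamma/n$. Subtracting (4) and multiplying by $n(n+1)$,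
$$(n+1)\gamma-N-M=n(n+1)\,\mathbb E\operatorname{Tr}\big(p(c)X(1-p(c))X\big)\ge0.\tag{5}$$

**Step 5: bound $N$ from below by $\gamma^2$.** By Cauchy–Schwarz for $\langle\cdot,\cdot\rangle$,
$$\gamma=\operatorname{Tr}\big(X^{1/2}CX^{1/2}\cdot X\big)\le\|X^{1/2}CX^{1/2}\|_2\,\|X\|_2=\operatorname{Tr}(CXCX)^{1/2}=N^{1/2}.$$
As $\gamma\ge0$, we get $N\ge\gamma^2$.

**Step 6: maximize a parabola.** Combining,
$$M\le(n+1)\gamma-N\le(n+1)\gamma-\gamma^2\le\Big(\frac{n+1}2\Big)^2.$$
Hence $\|\Phi\|=M^{1/2}\le\frac{n+1}2$ for every admissible $a$, and $\alpha_n\le\frac{n+1}2$ by Lemma 3. $\blacksquare$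

With Proposition 4 this proves the two-sided estimate of Theorem 1. For odd $n$ the two sides coincide, which is item 1. For item 3, $\frac{n+1}2<\frac n{\sqrt2}$ means $n(\sqrt2-1)>1$, that is $n>1+\sqrt2$, which holds exactly for the integers $n\ge3$. So the conjectured equality fails for every $n\ge3$; for example $\alpha_3=2<3/\sqrt2$.

## 7. Orthogonal pairs in $\mathbb C^2$: $\alpha_2=\sqrt2$

For $n=2$ the bound just proved is $\frac32>\sqrt2$. Paulsen's upper bound gives $\sqrt2$, and Proposition 4 shows $\alpha_2\ge\sqrt2$. The same averaging also yields $\alpha_2\le\sqrt2$ directly, with one more inequality.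

**Step 1: an inequality special to two dimensions.** For unit $c\in\mathbb C^2$ let $c^\perp$ be a unit vector orthogonal to $c$. Since $c,c^\perp$ is an orthonormal basis, $\bar c_ic_j+\overline{c^\perp_i}c^\perp_j=\delta_{ij}$, so $p(c)+p(c^\perp)=C$. Both $1-p(c)$ and $X(1-p(c^\perp))X$ are positive, hence
$$0\le\operatorname{Tr}\big((1-p(c))X(1-p(c^\perp))X\big)=1-\gamma+\operatorname{Tr}\big(p(c)X(C-p(c))X\big).$$

**Step 2: average.** Since $\mathbb E\,p(c)=C/2$, we have $\mathbb E\operatorname{Tr}(p(c)XCX)=N/2$. With (4) for $n=2$,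
$$0\le1-\gamma+\frac N2-\frac{N+M}6=1-\gamma+\frac N3-\frac M6.$$

**Step 3: eliminate $N$ and $\gamma$.** By (5), $N\le3\gamma-M$, so $\frac N3\le\gamma-\frac M3$. Hence $0\le1-\frac M3-\frac M6=1-\frac M2$. Thus $M\le2$ and $\alpha_2\le\sqrt2$. This proves item 2. $\blacksquare$

## 8. The loss in the upper bound, and the parity of $n$

Return to general $n$. Collecting what was dropped in Section 6 gives the exact identity
$$\frac{(n+1)^2}4-M=\Big(\frac{n+1}2-\gamma\Big)^2+\big(N-\gamma^2\big)+n(n+1)\,\mathbb E\operatorname{Tr}\big(p(c)X(1-p(c))X\big).\tag{6}$$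
To check it, replace the last term by $(n+1)\gamma-N-M$ using (5) and expand. All three terms on the right are nonnegative.

Test this on exterior multiplication with $X=P_k/\sqrt{\binom nk}$. Here $C=n-k$ on $\bigwedge^k\mathbb C^n$, so $\gamma=n-k$ and $N=(n-k)^2$, while $M=(k+1)(n-k)$. The second term in (6) vanishes. The last one is $(n-k)\big[(n+1)-(n-k)-(k+1)\big]=0$. The only loss is $\big(\frac{n+1}2-(n-k)\big)^2$. It is zero for $k=\frac{n-1}2$ when $n$ is odd. When $n$ is even it cannot vanish, because $n-k$ is an integer and $\frac{n+1}2$ is not.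

For even $n$ we shall prove that this obstruction is unavoidable: no loss forces $C$ to act as the scalar $\frac{n+1}2$, yet forces $C$ to have integer spectrum. One point needs care. The supremum in Lemma 3 runs over all finite dimensions, and nothing says that it is attained. So we work with an approximating sequence and pass to a limit.

**Proposition 5.** If $n$ is even, then $\alpha_n<\frac{n+1}2$.

*Proof.* Suppose $\alpha_n=\frac{n+1}2$ and put $\lambda=\frac{n+1}2$. By Lemma 3 there are admissible tuples $a^{(s)}$, $s=1,2,\dots$, with $X_s$ as in that lemma and $M_s\to\lambda^2$. We suppress $s$ where no confusion arises; all limits are for $s\to\infty$.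

**Step 1: from an average to every $c$.** The purpose is to show that $p(c)$ is almost a projection and almost commutes with $X$. By (6), its three nonnegative terms tend to $0$:
$$\gamma\to\lambda,\qquad N-\gamma^2\to0,\qquad\mathbb E\operatorname{Tr}\big(p(c)X(1-p(c))X\big)\to0.$$
On the sphere $\bar c_ic_j=\sum_k\bar c_ic_j\bar c_kc_k$. So the functions $c\mapsto\operatorname{Tr}(p(c)X(1-p(c))X)$ all lie in the finite-dimensional space spanned by the functions $\bar c_ic_j\bar c_kc_l$ on the sphere. They are nonnegative, so their averages are their $L^1$ norms, and these tend to $0$. On a finite-dimensional space all norms are equivalent, so the functions tend to $0$ uniformly. Next, for Hermitian $p$,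
$$\tfrac12\|[X,p]\|_2^2=\tfrac12\operatorname{Tr}\big((pX-Xp)(Xp-pX)\big)=\operatorname{Tr}(p^2X^2)-\operatorname{Tr}(pXpX),\tag{7}$$
hence
$$\operatorname{Tr}\big(pX(1-p)X\big)=\operatorname{Tr}\big((p-p^2)X^2\big)+\tfrac12\|[X,p]\|_2^2 .$$
Both summands are nonnegative, because $0\le p\le1$ gives $p-p^2\ge0$. So for every unit $c$,
$$\operatorname{Tr}\big((p(c)-p(c)^2)X^2\big)\to0,\qquad\|[X,p(c)]\|_2\to0.\tag{8}$$
Each $R_{ij}$ is a fixed linear combination of operators $p(c)$: we have $p(e_i)=R_{ii}$, and for $i\ne j$, $|\varepsilon|=1$, $c=(e_i+\varepsilon e_j)/\sqrt2$ we have $2p(c)-R_{ii}-R_{jj}=\varepsilon R_{ij}+\bar\varepsilon R_{ji}$. The choices $\varepsilon=1$ and $\varepsilon=\mathrm i$ determine $R_{ij}$. Therefore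
$$\|[X,R_{ij}]\|_2\to0\ \text{ for all }i,j,\qquad\|[X,C]\|_2\to0.\tag{9}$$

**Step 2: the limit functional.** The purpose is to turn "almost" into exact relations. Let $\mathcal A$ be the free unital $*$-algebra on symbols $r_{ij}$, $1\le i,j\le n$, with $r_{ij}^*=r_{ji}$. For $w\in\mathcal A$ let $w(R)$ be the operator obtained by substituting $R_{ij}$ for $r_{ij}$. Since $\|a_i\|\le1$, we have $\|R_{ij}\|\le1$, so $|\operatorname{Tr}(X^2w(R))|\le1$ for every word $w$ in the symbols. There are countably many words. By a diagonal argument we may pass to a subsequence of $s$ along which $\operatorname{Tr}(X^2w(R))$ converges for every word, hence for every $w\in\mathcal A$. Put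
$$\omega(w)=\lim_s\operatorname{Tr}\big(X_s^2\,w(R^{(s)})\big).$$
Then $\omega$ is linear, $\omega(1)=1$, and $\omega(w^*w)\ge0$.

Recall the GNS construction. The form $\langle v,w\rangle=\omega(w^*v)$ on $\mathcal A$ is positive semidefinite. Divide by its null space and complete to get a Hilbert space $\mathcal H$; let $\Omega$ be the class of $1$. Left multiplication by $r_{ij}$ is bounded, because $R_{ij}^*R_{ij}\le1$ gives $\omega(w^*r_{ij}^*r_{ij}w)\le\omega(w^*w)$. So we get a unital $*$-homomorphism $\pi:\mathcal A\to B(\mathcal H)$ with $\langle\pi(v)\Omega,\pi(w)\Omega\rangle=\omega(w^*v)$ and $\pi(\mathcal A)\Omega$ dense. Since $\omega(1)=1$, $\mathcal H\ne0$.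

**Step 3: $\omega$ is a trace.** The purpose is to let the single vector $\Omega$ detect operator identities. For $w\in\mathcal A$,
$$\operatorname{Tr}\big(X^2(R_{ij}w-wR_{ij})\big)=\operatorname{Tr}\big([X^2,R_{ij}]\,w\big),\qquad[X^2,R_{ij}]=X[X,R_{ij}]+[X,R_{ij}]X,$$
where $w$ stands for $w(R)$. The modulus is at most $2\|[X,R_{ij}]\|_2\|X\|_2\|w\|$. Here $\|w(R)\|$ is bounded in $s$, so this tends to $0$ by (9). Thus $\omega(r_{ij}w)=\omega(wr_{ij})$. Moving the letters of a word one at a time from the front to the back gives $\omega(uv)=\omega(vu)$ for all $u,v\in\mathcal A$.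

Consequently, if $\pi(y)\Omega=0$, then $\pi(y)=0$. Indeed, for every $w$,
$$\|\pi(y)\pi(w)\Omega\|^2=\omega(w^*y^*y\,w)=\omega(y^*\,yww^*)=\langle\pi(yww^*)\Omega,\pi(y)\Omega\rangle=0,$$
and the vectors $\pi(w)\Omega$ are dense.

**Step 4: the exact relations.** Write $p(c)$ also for $\sum_{i,j}\bar c_ic_jr_{ij}\in\mathcal A$ and $C$ also for $\sum_ir_{ii}$; both are self-adjoint.

First, $\pi(p(c))$ is a projection for every unit $c$. As $0\le p-p^2\le1$, we have $(p-p^2)^2\le p-p^2$. By (8), $\operatorname{Tr}(X^2(p-p^2)^2)\le\operatorname{Tr}(X^2(p-p^2))\to0$. So $\|\pi(p-p^2)\Omega\|^2=0$, and Step 3 gives $\pi(p)=\pi(p)^2$.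

Second, $\pi(C)=\lambda1$. By (7) with $C$ in place of $p$, $\operatorname{Tr}(X^2C^2)=N+\frac12\|[X,C]\|_2^2$. Since $N-\gamma^2\to0$ and $\gamma\to\lambda$, and by (9), this tends to $\lambda^2$. Hence $\omega((C-\lambda)^2)=\lambda^2-2\lambda\cdot\lambda+\lambda^2=0$, so $\pi(C-\lambda)\Omega=0$, and Step 3 applies.

Third, the block operator $(\pi(r_{ij}))_{ij}$ on $\mathcal H^n$ is positive semidefinite. For $w_1,\dots,w_n\in\mathcal A$,
$$\sum_{i,j}\langle\pi(r_{ij})\pi(w_j)\Omega,\pi(w_i)\Omega\rangle=\lim_s\operatorname{Tr}\Big(X^2\Big(\sum_ia_iw_i\Big)^*\Big(\sum_ja_jw_j\Big)\Big)\ge0,$$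
with $w_i$ read as $w_i(R)$ on the right, and such vectors are dense in $\mathcal H^n$.

**Step 5: a Fourier expansion in the phase.** The purpose of this and the next step is to show that the projections $\pi(r_{11}),\dots,\pi(r_{nn})$ commute. Fix $i\ne j$ and put $P=\pi(r_{ii})$, $Q=\pi(r_{jj})$, $T=\pi(r_{ij})$. By Step 4, $P$ and $Q$ are projections and $\begin{pmatrix}P&T\\T^*&Q\end{pmatrix}\ge0$.

Positivity gives
$$T=PT=TQ .$$
Indeed, test the matrix on $(tv,w)$ with $Pv=0$, $w$ arbitrary and $t\in\mathbb C$: we get $2\operatorname{Re}\big(\bar t\langle Tw,v\rangle\big)+\langle Qw,w\rangle\ge0$ for all $t$, so $\langle Tw,v\rangle=0$. Thus the range of $T$ is orthogonal to $\ker P$, that is, $T=PT$. Testing on $(v,tw)$ with $Qw=0$ gives $Tw=0$, that is, $T=TQ$.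

For $c=\cos\theta\,e_i+e^{\mathrm i\phi}\sin\theta\,e_j$ the projection $\pi(p(c))$ is
$$\cos^2\theta\,P+\sin^2\theta\,Q+\cos\theta\sin\theta\,\big(e^{\mathrm i\phi}T+e^{-\mathrm i\phi}T^*\big).$$
It equals its square for all $\theta,\phi$, so we may compare Fourier coefficients in $\phi$. The coefficient of $e^{\mathrm i\phi}$, divided by $\cos\theta\sin\theta$ for $0<\theta<\pi/2$, gives
$$\cos^2\theta\,(PT+TP)+\sin^2\theta\,(QT+TQ)=T.$$
Letting $\theta\to0$, $PT+TP=T$. Since $PT=T$,
$$TP=0.$$
The constant coefficient at $\theta=\pi/4$ is $\frac14(P+Q)^2+\frac14(TT^*+T^*T)=\frac12(P+Q)$. Multiplying by $4$ and using $(P+Q)^2=P+Q+PQ+QP$,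
$$PQ+QP+TT^*+T^*T=P+Q.\tag{10}$$

**Step 6: $P$ and $Q$ commute.** Let $P^\perp=1-P$ and $Y=P^\perp QP^\perp$. Multiply (10) by $P^\perp$ on both sides. The terms $PQ$, $QP$ and $P$ drop out. So does $TT^*$, because $P^\perp T=0$. From $TP=0$ we get $TP^\perp=T$, so $T^*T$ is unchanged. Hence
$$T^*T=Y.$$
From $TQ=T$ we get $QT^*=T^*$, so $QT^*T=T^*T$, that is, $QY=Y$. Since $Y=P^\perp Y$,
$$Y=P^\perp Y=P^\perp QY=P^\perp QP^\perp Y=Y^2.$$
On the other hand, $Q=Q^2=QPQ+QP^\perp Q$ gives
$$Y=P^\perp QPQP^\perp+P^\perp QP^\perp QP^\perp=(PQP^\perp)^*(PQP^\perp)+Y^2.$$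
Comparing, $PQP^\perp=0$. So $PQ=PQP$, which is self-adjoint, and therefore $PQ=(PQ)^*=QP$.

**Step 7: the contradiction.** By Step 6, $\pi(C)=\sum_i\pi(r_{ii})$ is a sum of $n$ commuting projections, so its spectrum is contained in $\{0,1,\dots,n\}$. By Step 4, $\pi(C)=\frac{n+1}21$ on $\mathcal H\ne0$, so its spectrum is $\{\frac{n+1}2\}$. For even $n$ this is not an integer, a contradiction. $\blacksquare$

For odd $n$ the argument runs without contradiction, as it must. Exterior multiplication with $k=\frac{n-1}2$ and $X=P_k/\sqrt{\binom nk}$ has no loss in (6). There $\omega$ is the normalized trace on $\bigwedge^k\mathbb C^n$, and $C$ acts as the integer $n-k=\frac{n+1}2$.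

It remains to complete item 4. For $n=2m$ the lower bound of Proposition 4 is $\sqrt{m(m+1)}=\frac12\sqrt{n(n+2)}$, and the strict upper bound is Proposition 5. By item 2, the left endpoint is attained at $n=2$. The length of the interval is
$$\frac{n+1}2-\frac{\sqrt{n(n+2)}}2=\frac{(n+1)^2-n(n+2)}{2\big(n+1+\sqrt{n(n+2)}\big)}=\frac1{2\big(n+1+\sqrt{n(n+2)}\big)}<\frac1{4n},$$
the last step because $\sqrt{n(n+2)}>n$. This completes the proof of Theorem 1. $\blacksquare$
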